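# The mean number of solutions of $x=J\arctan(x)$ for a Gaussian matrix $J$

## 1. Splitting a matrix along one of its solutions

Let $\phi(t)=\arctan t$, applied to vectors coordinate by coordinate, and let $n\ge 3$. For $x\in\mathbb R^n\setminus\{0\}$ put $e(x)=\phi(x)/|\phi(x)|$, where $|\cdot|$ is the Euclidean norm. Let $e_1$ be the first basis vector and
$$U=\{x\neq 0:\ e(x)\neq e_1\},$$
an open set. For $x\in U$ consider the Householder reflection
$$O(x)=I-\frac{2\,(e-e_1)(e-e_1)^T}{|e-e_1|^2},\qquad e=e(x).$$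
It is symmetric, orthogonal, smooth in $x\in U$. Since $(e-e_1)^Te_1=-\frac12|e-e_1|^2$, it sends $e_1$ to $e$, so its first column is $e$. Write $O=(e,O')$ with $O'$ of size $n\times(n-1)$. The object on which everything turns is the map
$$\Psi:U\times\mathbb R^{n\times(n-1)}\to\mathbb R^{n\times n},\qquad \Psi(x,G)=\Big(\frac{x}{|\phi(x)|},\,G\Big)\,O(x)^T. \tag{1}$$

Here is what it does. A matrix $J$ satisfies $J\phi(x)=x$ if and only if $Je=x/|\phi|$, that is, if and only if the first column of $JO$ is $x/|\phi|$. The other columns $G=JO'$ are then unconstrained. So for $x\in U$,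
$$J\phi(x)=x\iff J=\Psi(x,G)\ \text{ for some } G,\ \text{ and then } G=JO'(x).$$
For a fixed $J$, the solutions $x\in U$ of $x=J\phi(x)$ are in bijection with the points of $\Psi^{-1}(J)$. Counting solutions has become counting preimages, and expected numbers of preimages can be computed by a change of variables.

This serves the following problem. Let $J=(J_{ij})$ be an $n\times n$ matrix with i.i.d. centered Gaussian entries with $\mathbb E[J_{ij}^2]=\sigma^2/n$, $\sigma>0$. Let $A_n(\sigma)$ be the number of real solutions $x\in\mathbb R^n$ of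
$$-x_i+\sum_{j=1}^nJ_{ij}\,\phi(x_j)=0\qquad (1\le i\le n).$$
The conjecture to be decided says that $\lim_n\frac1n\log\mathbb E[A_n(\sigma)]=C(\sigma)$ exists, with $C(\sigma)=0$ for $\sigma<1$ and $C(\sigma)=O((\sigma-1)^2)$ as $\sigma\to1^+$. We shall prove it, and find that the true order at $1$ is cubic.

**The case $n=1$.** Here no frame $O$ is needed. A point $x\ne0$ is a solution if and only if $J=x/\arctan x$. The function $x\mapsto x/\arctan x$ is even and increases from $1$ to $\infty$ on $(0,\infty)$, because the numerator of its derivative is $\arctan x-\frac{x}{1+x^2}>0$. So every $J>1$ has exactly two nonzero solutions, every $J\le1$ has none, and $\mathbb E[A_1]=1+2\,\mathbb P(J>1)$. The $1$ is the solution $x=0$, which is always present.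

**The linear case.** If $\phi$ were the identity, then $Jx=x$ would almost surely have only the solution $0$. Our exact formula will have to detect this through a determinant that vanishes; we check it in Section 4.

## 2. Entropy, the functional $F$, and the theorem

Put $z=\sigma^2$ and $\gamma_s=N(0,s)$, where $s$ is the variance.

**Definition (relative entropy).** For probability measures, $\mathrm{KL}(\mu|\nu)=\int\rho\log\rho\,d\nu$ if $\mu$ has a density $\rho$ with respect to $\nu$, and $+\infty$ otherwise. It is nonnegative. Since $t\log t\ge-1/e$, we have $\int(\rho\log\rho)^-d\nu\le1/e$, so $\mathrm{KL}(\mu|\nu)<\infty$ forces $\log\rho\in L^1(\mu)$.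

If $\mu$ has second moment $v\in(0,\infty)$, integrate $\log\frac{d\gamma_v}{d\gamma_s}=\frac12\log\frac sv+\frac{x^2}2\big(\frac1s-\frac1v\big)$ against $\mu$. This gives, both sides being possibly $+\infty$,
$$\mathrm{KL}(\mu|\gamma_s)=\mathrm{KL}(\mu|\gamma_v)+\tfrac12\big(\tfrac vs-1-\log\tfrac vs\big). \tag{2}$$
For example, $\mathrm{KL}(\gamma_v|\gamma_s)=\frac12(\frac vs-1-\log\frac vs)$, which vanishes exactly when $v=s$.

**Definition (the functional).** For a probability measure $\mu\ne\delta_0$ on $\mathbb R$ with finite second moment let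
$$v(\mu)=\int x^2d\mu,\qquad q(\mu)=\int\phi^2d\mu,\qquad \Lambda(\mu)=\sup_{u\ge0}\Big\{-u+\int\log(1+zu\,\phi'^2)\,d\mu\Big\},$$
$$F(\mu)=-\mathrm{KL}(\mu\,|\,\gamma_{zq(\mu)})+\tfrac12\Lambda(\mu).$$

We call the expression in braces the bracket. For $u>0$ its $u$-derivative is $-1+\int\frac{z\phi'^2}{1+zu\phi'^2}d\mu\le-1+\frac1u$, so the supremum is attained in $[0,1]$. Since $\phi'(x)=(1+x^2)^{-1}\le1$, it follows that $0\le\Lambda\le\log(1+z)$ and $F\le\frac12\log(1+z)$.

Here is the one-variable computation behind $\Lambda$. For a number $m\geq 0$, the function $u\mapsto-u+\log(1+um)$ on $[0,\infty)$ is maximal at $u=1-1/m$ if $m\ge1$ and at $u=0$ if $m<1$. So its supremum is $\psi_+(m)$, where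
$$\psi(m)=\log m-1+\frac1m,\qquad \psi_+(m)=\psi(m)\ (m\ge1),\qquad\psi_+(m)=0\ (m<1). \tag{3}$$
As an example, $\Lambda(\delta_r)=\psi_+(z\phi'(r)^2)$. Another example: for $\mu=\gamma_v$ the entropy term of $F$ vanishes exactly when $zq(\gamma_v)=v$.

**Theorem 1.** For every $\sigma>0$, $\lim_n\frac1n\log\mathbb E[A_n(\sigma)]=C(\sigma):=\max(0,\sup_\mu F(\mu))<\infty$. Moreover:

1. $C(\sigma)=0$ for $\sigma\le1$.
2. $C(\sigma)\le\log\sigma-\frac12(1-\sigma^{-2})\le(\sigma-1)^2$ for $\sigma>1$.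
3. $C(\sigma)>0$ for every $\sigma>1$.
4. $C(\sigma)=\frac2{81}(\sigma^2-1)^3+O((\sigma-1)^4)=\frac{16}{81}(\sigma-1)^3+O((\sigma-1)^4)$ as $\sigma\to1^+$.

The existence of the limit together with items 1 and 2 says that the conjecture is true. Item 4 says that the quadratic order is not sharp.

We shall use these textbook facts.

* **Donsker–Varadhan inequality.** If $\mathrm{KL}(\mu|\gamma)<\infty$, $\varphi\in L^1(\mu)$ and $Z=\int e^\varphi d\gamma<\infty$, then $\int\varphi\,d\mu\le\mathrm{KL}(\mu|\gamma)+\log Z$. Indeed, with $\gamma^\varphi=Z^{-1}e^\varphi\gamma$ one has $\mathrm{KL}(\mu|\gamma)=\mathrm{KL}(\mu|\gamma^\varphi)+\int\varphi\,d\mu-\log Z$.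
* **Superadditivity.** If $P$ on $\mathbb R^n$ has a bounded density with respect to $\nu^{\otimes n}$ and marginals $P_1,\dots,P_n$, then $\mathrm{KL}(P|\nu^{\otimes n})\ge\sum_i\mathrm{KL}(P_i|\nu)$. Indeed the densities $dP_i/d\nu$ are bounded, so their logarithms are $P_i$-integrable, and integrating $\log\frac{dP}{d\nu^{\otimes n}}=\log\frac{dP}{d\otimes P_i}+\sum_i\log\frac{dP_i}{d\nu}(x_i)$ gives the claim with the extra term $\mathrm{KL}(P|\otimes P_i)\ge0$.
* **Gaussian concentration.** If $X$ is an $L$-Lipschitz function of standard Gaussian variables, then $\mathbb Ee^{\lambda(X-\mathbb EX)}\le e^{\lambda^2L^2/2}$ for all real $\lambda$.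
* **Mirsky's inequality.** The ordered singular values satisfy $\sum_i(s_i(M)-s_i(M'))^2\le\|M-M'\|_{HS}^2$.
* **Interlacing.** Subtracting a rank-one positive semidefinite matrix from a symmetric matrix with eigenvalues $\delta_1\ge\delta_2\ge\dots$ leaves an $i$-th eigenvalue at least $\delta_{i+1}$. Compressing to a hyperplane also leaves an $i$-th eigenvalue at least $\delta_{i+1}$.

Throughout, $d_i=\phi'(x_i)=(1+x_i^2)^{-1}\in(0,1]$, $D=\mathrm{diag}(d_i)$, $\mu_x=\frac1n\sum_i\delta_{x_i}$, and $\phi$, $e$ stand for $\phi(x)$, $e(x)$ where $x$ is understood. Thus $|\phi|^2=nq(\mu_x)$ and $|x|^2=nv(\mu_x)$. Empty products and determinants of $0\times0$ matrices equal $1$, and $0^0=1$.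

## 3. The Jacobian of $\Psi$ and the exact formula for $\mathbb E[A_n]$

**Step 1: solutions outside $U$.** The purpose is to be sure that $\Psi$ misses nothing but $x=0$. If $x\ne0$ and $x\notin U$, then $e(x)=e_1$, so $x_1>0$ and $x_2=\dots=x_n=0$. If such an $x$ is a solution, then $0=x_i=J_{i1}\phi(x_1)$ for $i\ge2$, so $J_{i1}=0$, an event of probability $0$. Hence almost surely $A_n=1+\#\Psi^{-1}(J)$, the $1$ counting $x=0$.

**Step 2: the Jacobian.** The purpose is to find the density factor. Let $J=\Psi(x,G)$, so $JO=(x/|\phi|,G)$ and $(dJ)O=d(JO)-J\,dO$. Right multiplication by an orthogonal matrix has determinant $\pm1$ on $\mathbb R^{n\times n}$, so we may compute with $(dJ)O$. Its first column is $d(x/|\phi|)-J\,de$, which involves only $dx$. Its other columns are $dG$ plus terms in $dx$. The differential is thus block triangular with an identity block, and only the first column matters. Since $d\phi=D\,dx$ and $x=J\phi$,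
$$d\Big(\frac x{|\phi|}\Big)-J\,d\Big(\frac\phi{|\phi|}\Big)=\frac1{|\phi|}(dx-J\,d\phi)+(x-J\phi)\,d\Big(\frac1{|\phi|}\Big)=\frac1{|\phi|}(I-JD)\,dx.$$
Hence $|\det D\Psi|=|\phi|^{-n}|\det(I-JD)|$.

**Step 3: the area formula.** The purpose is to integrate. The area formula (Federer, *Geometric Measure Theory*, 3.2.3) says that $J\mapsto\#\Psi^{-1}(J)$ is measurable and
$$\int\rho(\Psi)\,|\det D\Psi|\,dx\,dG=\int\rho(J)\,\#\Psi^{-1}(J)\,dJ .$$
We take for $\rho$ the density $(2\pi z/n)^{-n^2/2}e^{-n\|J\|_{HS}^2/(2z)}$ of $J$. By orthogonal invariance, $\rho(\Psi(x,G))=\rho((x/|\phi|,G))$, which is the density of a matrix $G$ with i.i.d. $N(0,z/n)$ entries times $(2\pi z/n)^{-n/2}e^{-n|x|^2/(2z|\phi|^2)}$. Multiply by $|\phi|^{-n}=(nq(\mu_x))^{-n/2}$. The half-line outside $U$ has measure zero, so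
$$\mathbb E[A_n]=1+I_n,\quad I_n=\int_{\mathbb R^n}p(x)\,\mathbb E_G|\det(I-JD)|\,dx,\quad p(x)=\frac{e^{-|x|^2/(2zq(\mu_x))}}{(2\pi zq(\mu_x))^{n/2}}, \tag{4}$$
where $J=\Psi(x,G)$ and $G$ has i.i.d. $N(0,z/n)$ entries.

## 4. The singularity at the origin and the almost-null vector

The sensible way to use (4) is this: $p(x)$ looks like a Gaussian density of variance $zq(\mu_x)$, the determinant should be at most about $e^{n\Lambda(\mu_x)/2}$, and then one integrates and optimizes over the profile $\mu_x$. This stops at once, because $p$ is not integrable. If $|x|\le1$, then $\frac\pi4|x_i|\le|\phi(x_i)|\le|x_i|$ by concavity of $\arctan$ on $[0,1]$, so $\frac{\pi^2}{16}|x|^2\le nq(\mu_x)\le|x|^2$ and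
$$p(x)\ge\Big(\frac{2\pi z|x|^2}n\Big)^{-n/2}e^{-8n/(\pi^2z)}.$$
Since $\int_{|x|<1}|x|^{-n}dx=\infty$, a bound on the determinant that does not vanish as $x\to0$ gives nothing.

The determinant does vanish there, and one can see why. From $J\phi=x$,
$$(I-JD)x=J(\phi-Dx),$$
and $\phi-Dx$ is of third order in $x$ near the origin. So $x$ is almost a null vector of $I-JD$. The next computation isolates this direction exactly.

**Reduction.** We have $(D^{-1}-J)O=(w,\ D^{-1}O'-G)$, where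
$$w=\frac{D^{-1}\phi-x}{|\phi|},\qquad w_i=\frac{h(x_i)}{|\phi|},\qquad h(x)=(1+x^2)\arctan x-x .$$
The function $h$ is odd, and $h'(x)=2x\arctan x$, so $h>0$ on $(0,\infty)$. Thus $w\neq0$. Let $\hat w=w/|w|$ and let the columns of $W\in\mathbb R^{n\times(n-1)}$ form an orthonormal basis of $w^\perp$; both depend on $x$ only. Multiplying $(D^{-1}-J)O$ on the left by the orthogonal matrix $(\hat w,W)^T$ gives a block triangular matrix whose first column is $(|w|,0,\dots,0)^T$. Since $\det(I-JD)=\det(D^{-1}-J)\det D$,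
$$|\det(I-JD)|=\det D\;|w|\;|\det(B-\tilde G)|,\qquad B=W^TD^{-1}O', \tag{5}$$
where $\tilde G=W^TG$ is $(n-1)\times(n-1)$ with i.i.d. $N(0,z/n)$ entries, because $W^T$ has orthonormal rows. As $O'O'^T=I-ee^T$,
$$BB^T=W^TD^{-1}(I-ee^T)D^{-1}W .$$
In the linear case $\phi(x)=x$, $D=I$, one finds $w=0$ and $I_n=0$, as it should be.

## 5. The second moment of the determinant and the upper bound

**Lemma 2.** If $\Gamma$ is $m\times m$ with i.i.d. $N(0,s^2)$ entries and $B$ is a deterministic $m\times m$ matrix with singular values $b_1,\dots,b_m$, then, with $e_j$ the $j$-th elementary symmetric polynomial,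
$$\mathbb E\det(B-\Gamma)^2=\sum_ks^{2k}\,k!\;e_{m-k}(b_1^2,\dots,b_m^2)=\int_0^\infty e^{-r}\det(BB^T+s^2r)\,dr .$$

**Proof.** By bi-orthogonal invariance of $\Gamma$ we may take $B=\mathrm{diag}(b_i)$, and we may replace $-\Gamma$ by $\Gamma$. Then $\det(B+\Gamma)=\sum_Sb_{S^c}\det\Gamma_S$, where $\Gamma_S$ is the principal submatrix and $b_{S^c}=\prod_{i\notin S}b_i$. If $S\ne S'$, say $i\in S\setminus S'$ (the other case is symmetric), each monomial of $\det\Gamma_S$ contains exactly one entry of row $i$, and $\det\Gamma_{S'}$ contains none. Flipping the sign of row $i$ shows $\mathbb E\det\Gamma_S\det\Gamma_{S'}=0$. Two different permutation monomials in $\det\Gamma_S$ are also orthogonal, so $\mathbb E(\det\Gamma_S)^2=|S|!\,s^{2|S|}$. This gives the first formula. For the second, expand $\det(BB^T+s^2r)=\prod_i(b_i^2+s^2r)$ and use $k!=\int_0^\infty r^ke^{-r}dr$. $\square$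

**Lemma 3 (upper bound).** $\mathbb E_G|\det(I-JD)|\le\min(1,|x|^2)\,(2n+2)^{1/2}\,e^{n\Lambda(\mu_x)/2}$ for $x\in U$.

**Proof.** Since $I-ee^T\le I$, we have $BB^T\le W^TD^{-2}W$. For an invertible symmetric $M$, Cramer's rule in the orthonormal basis $(\hat w,W)$ reads $\det(W^TMW)=\det M\cdot\hat w^TM^{-1}\hat w$. Hence, for $t\ge0$,
$$\det(BB^T+t)\le\det\big(W^T(D^{-2}+t)W\big)=\det(D^{-2}+t)\;\hat w^T(D^{-2}+t)^{-1}\hat w\le\det(D^{-2}+t)\;\hat w^TD^2\hat w. \tag{6}$$
By (5), Cauchy–Schwarz, Lemma 2 with $s^2=z/n$, and (6) with $t=zr/n$,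
$$\big(\mathbb E_G|\det(I-JD)|\big)^2\le|Dw|^2\int_0^\infty g(r)\,dr,\qquad g(r)=e^{-r}\prod_i\Big(1+\frac{zr\,d_i^2}n\Big).$$
With $r=nu$ one sees $\sup g=e^{n\Lambda(\mu_x)}$. Since $g'/g\le-1+n/r\le-\frac12$ for $r\ge2n$, the integral over $[2n,\infty)$ is at most $2\sup g$, so $\int g\le(2n+2)\sup g$.

It remains to bound $|Dw|$. We have $(Dw)_i=(\phi(x_i)-x_i\phi'(x_i))/|\phi|$. For $x>0$, using $h(x)\ge0$ and $\phi(x)\le x$,
$$0\le\phi-\frac x{1+x^2}\le\phi-\frac\phi{1+x^2}\le\phi\,\min(1,x^2),$$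
and the case $x<0$ follows by oddness. Therefore $|Dw|\le\min(1,\max_ix_i^2)\le\min(1,|x|^2)$. $\square$

The factor $|x|^2$ is what will tame the divergence of Section 4.

## 6. From the second moment back to the first

For a lower bound on $I_n$ we need $\mathbb E|\det(B-\tilde G)|$ from below. The first idea is Jensen: $\mathbb E|\det(B-\tilde G)|\ge|\mathbb E\det(B-\tilde G)|=|\det B|$. It loses everything. By (6) at $t=0$, $\det D\,|w|\,|\det B|\le|Dw|\le1$, so along this route the integrand in (4) is never credited with more than $p(x)$. The exponential gain $\frac12\Lambda$ lives in the fluctuations of $\tilde G$, and one must show that the first moment sees them as well as the second does.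

The idea is to sacrifice a small part $\sqrt\eta\,G_2$ of the Gaussian matrix to lift the small singular values, and to apply concentration to the truncated logarithmic determinant of the rest.

**Lemma 4.** For every $\theta>0$ there is $N(\theta,\sigma)$ such that for $n\ge N$ and every deterministic $B\in\mathbb R^{m\times m}$, $m=n-1$,
$$\mathbb E|\det(B-\tilde G)|\ge e^{-\theta n}\big(\mathbb E\det(B-\tilde G)^2\big)^{1/2}.$$

**Proof.** Let $\eta,\varepsilon\in(0,1)$ and write $\tilde G=\sqrt{1-\eta}\,G_1+\sqrt\eta\,G_2$ in law, with $G_1,G_2$ independent copies of $\tilde G$. Let $M_1=B-\sqrt{1-\eta}\,G_1$ have singular values $s_1\ge\dots\ge s_m$, and let $k=\#\{i:s_i<\varepsilon\}$.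

**Step 1: a Schur complement, to separate large and small singular values.** Given $M_1$, bi-orthogonal invariance gives $\mathbb E_{G_2}|\det(M_1-\sqrt\eta G_2)|=\mathbb E|\det(S+\sqrt\eta G_2)|$ with $S=\mathrm{diag}(S_1,S_2)$, where $S_1$ carries the $m-k$ values $\ge\varepsilon$. In blocks of sizes $m-k$ and $k$ this determinant equals
$$\det P\cdot\det(A+\sqrt\eta\,G_{22}),\qquad P=S_1+\sqrt\eta\,G_{11},\qquad A=S_2-\eta\,G_{21}P^{-1}G_{12},$$
where now $G_{ij}$ are the blocks of $G_2$. The matrix $P$ is a.s. invertible, and $A$ is independent of $G_{22}$. (If $k=0$ the second factor is $1$; if $k=m$, then $\det P=1$ and $A=S_2$.)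

**Step 2: lower bounds for the two factors.**

First, for fixed $A$, $\mathbb E|\det(A+\sqrt\eta G_{22})|\ge\mathbb E|\det(\sqrt\eta G_{22})|$. We remove $A$ column by column. Conditionally on the other columns, the determinant is $\tau+\xi$, where $\tau$ is the deterministic contribution of the mean of the chosen column and $\xi$ is symmetric. The function $\tau\mapsto\mathbb E|\tau+\xi|$ is convex and even, hence minimal at $\tau=0$.

Second, $\mathbb E|\det P|\ge|\mathbb E\det P|=\det S_1$, since in the expansion over principal minors every nonempty minor of $G_{11}$ has mean zero.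

Third, for a standard Gaussian $k\times k$ matrix $g_k$, $|\det g_k|$ is distributed as a product of independent $\chi_1,\dots,\chi_k$ variables. Since $\mathbb E\chi_j=\sqrt2\,\Gamma(\frac{j+1}2)/\Gamma(\frac j2)$, we get $\mathbb E\chi_j\,\mathbb E\chi_{j+1}=2\,\Gamma(\frac j2+1)/\Gamma(\frac j2)=j$. With $\mathbb E\chi_{j+1}\le\sqrt{j+1}$ this gives $\mathbb E\chi_j\ge j/\sqrt{j+1}\ge\sqrt{j/2}$. So $\mathbb E|\det g_k|\ge(k!/2^k)^{1/2}\ge(k/2e)^{k/2}$.

Because the lower bound on the second factor holds for every $A$, we may multiply: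
$$\mathbb E_{G_2}|\det(M_1-\sqrt\eta G_2)|\ge\prod_{s_i\ge\varepsilon}s_i\cdot\Big(\frac{\eta zk}{2en}\Big)^{k/2}.$$

**Step 3: trading the last factor for $\varepsilon^k$.** Put $\varkappa=k/n$ and $a_0=\frac{\eta z}{2e\varepsilon^2}$. The function $\varkappa\log\frac1{a_0\varkappa}$ is maximal at $\varkappa=\frac1{ea_0}$, with value $\frac1{ea_0}$. Hence
$$\Big(\frac{\eta zk}{2en}\Big)^{k/2}=\varepsilon^k\exp\Big(-\frac n2\,\varkappa\log\frac1{a_0\varkappa}\Big)\ge\varepsilon^ke^{-n/(2ea_0)}=\varepsilon^ke^{-n\varepsilon^2/(\eta z)}.$$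
Averaging over $M_1$,
$$\mathbb E|\det(B-\tilde G)|\ge e^{-n\varepsilon^2/(\eta z)}\,\mathbb Ee^X,\qquad X=\sum_i\log\max(s_i(M_1),\varepsilon).$$

**Step 4: concentration of $X$, to compare $\mathbb Ee^X$ with $(\mathbb Ee^{2X})^{1/2}$.** The function $s\mapsto\log\max(s,\varepsilon)$ is $\frac1\varepsilon$-Lipschitz. By Cauchy–Schwarz and Mirsky's inequality, $X$ is $\frac{\sqrt m}\varepsilon$-Lipschitz in $M_1$. In terms of standard Gaussian entries, $M_1$ is scaled by $\sqrt{(1-\eta)z/n}$, so $X$ is $L$-Lipschitz with $L\le\sigma/\varepsilon$. Gaussian concentration with $\lambda=2$ gives $\mathbb Ee^{2X}\le e^{2\mathbb EX+2L^2}$. Together with $e^X\ge|\det M_1|$,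
$$\mathbb Ee^X\ge e^{\mathbb EX}\ge e^{-z/\varepsilon^2}(\mathbb Ee^{2X})^{1/2}\ge e^{-z/\varepsilon^2}(\mathbb E\det M_1^2)^{1/2}\ge e^{-z/\varepsilon^2}(1-\eta)^{m/2}\big(\mathbb E\det(B-\tilde G)^2\big)^{1/2}.$$
The last inequality is Lemma 2: passing from $\tilde G$ to $\sqrt{1-\eta}\,G_1$ multiplies the $k$-th term of the sum by $(1-\eta)^k\ge(1-\eta)^m$.

**Step 5: choice of constants.** Choose $\eta$ with $-\frac12\log(1-\eta)\le\frac\theta3$, then $\varepsilon$ with $\frac{\varepsilon^2}{\eta z}\le\frac\theta3$, then $N$ with $\frac z{\varepsilon^2}\le\frac{\theta N}3$. $\square$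

**Lemma 5 (lower bound).** Let $R,q_*>0$, $u\in(0,1]$, $\theta>0$. There are $c>0$, depending on $R,q_*,u,\sigma$, and $N$ such that for $n\ge N$ and all $x\in[-R,R]^n\cap U$ with $q(\mu_x)\ge q_*/2$,
$$\mathbb E_G|\det(I-JD)|\ge c\,e^{-\theta n}\exp\Big(\frac n2\Big[-u+\int\log(1+zu\,\phi'^2)\,d\mu_x\Big]\Big).$$

**Proof.** Put $t=zu$.

**Step 1: evaluate Lemma 2 near $r=nu$.** The function $s\mapsto\det(BB^T+s)$ is increasing on $[0,\infty)$. Restricting the integral in Lemma 2 to $r\in[nu,nu+1]$ gives $\mathbb E\det(B-\tilde G)^2\ge e^{-nu-1}\det(BB^T+t)$.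

**Step 2: compare $BB^T$ with $D^{-2}$.** Let $\delta_1\ge\dots\ge\delta_n$ be the eigenvalues of $D^{-2}$, so $\delta_1\le(1+R^2)^2$. The matrix $D^{-1}(I-ee^T)D^{-1}$ is $D^{-2}$ minus the rank-one positive semidefinite matrix $(D^{-1}e)(D^{-1}e)^T$, and $BB^T$ is its compression to $w^\perp$. Interlacing twice, the eigenvalues $\beta_1\ge\dots\ge\beta_{n-1}$ of $BB^T$ satisfy $\beta_i\ge\delta_{i+2}$ for $i\le n-2$, and $\beta_{n-1}\ge0$. Hence
$$\det(BB^T+t)\ge t\prod_{i\ge3}(\delta_i+t)\ge t\,\big((1+R^2)^2+t\big)^{-2}\prod_{i=1}^n(\delta_i+t),$$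
and $(\det D)^2\prod_i(\delta_i+t)=\prod_i(1+zu\,d_i^2)$.

**Step 3: $|w|$ is bounded below.** The function $h(x)/(x^2\phi(x))$ is positive and continuous for $x\ne0$, with limit $\frac23$ at $0$ and $1$ at $\pm\infty$. So $|h|\ge c_0x^2|\phi|\ge c_0|\phi|^3$ for some $c_0>0$. By the power-mean inequality $\frac1n\sum\phi(x_i)^6\ge q(\mu_x)^3$,
$$|w|^2\ge c_0^2\,\frac{\sum\phi(x_i)^6}{\sum\phi(x_i)^2}\ge c_0^2\,q(\mu_x)^2\ge\frac{c_0^2q_*^2}4 .$$

**Step 4: assemble.** By (5), Lemma 4 and Steps 1–3, for $n\ge N(\theta,\sigma)$,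
$$\mathbb E_G|\det(I-JD)|\ge\frac{c_0q_*}2\,e^{-\theta n}\,e^{-(nu+1)/2}\,\frac{t^{1/2}}{(1+R^2)^2+t}\,\prod_i(1+zu\,d_i^2)^{1/2},$$
which is the claim. $\square$

## 7. Upper bound on the rate: entropy on shells of constant $q$

Let $C=\max(0,\sup F)$, which is finite since $F\le\frac12\log(1+z)$. We show $\limsup\frac1n\log\mathbb E[A_n]\le C$. Fix $\delta\in(0,\frac12)$.

**Step 1: discretize $u$, to turn $e^{n\Lambda/2}$ into a finite sum of product functions.** The $u$-derivative of the bracket lies in $[-1,z]$, so the bracket is $(1+z)$-Lipschitz, and its supremum is attained in $[0,1]$. Hence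
$$e^{n\Lambda(\mu_x)/2}\le e^{n(1+z)\delta/2}\sum_{u\in\delta\mathbb Z\cap[0,1]}e^{-nu/2}\prod_i(1+zu\,d_i^2)^{1/2}.$$

**Step 2: discretize $q$, to turn $p$ into a product density.** Let $Q_k=\frac{\pi^2}4e^{-k\delta}$ and $\mathcal A_k=\{x:q(\mu_x)\in(Q_{k+1},Q_k]\}$ for $k\ge0$. Since $0<q(\mu_x)<\pi^2/4$, these sets cover $\mathbb R^n\setminus\{0\}$. On $\mathcal A_k$,
$$p(x)\le(2\pi zQ_{k+1})^{-n/2}e^{-|x|^2/(2zQ_k)}=e^{n\delta/2}\times\big(\text{density of }\gamma_{zQ_k}^{\otimes n}\big).$$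

**Step 3: bound one term by an entropy.** Fix $u,k$, let $s=zQ_k$, and let $\nu=\mathcal N^{-1}\sqrt{1+zu\,\phi'^2}\,\gamma_s$ be a probability measure. The continuous function $x\mapsto q(\mu_x)$ has range $[0,\pi^2/4)$, so $\mathcal A_k$ contains a nonempty open set and $\nu^{\otimes n}(\mathcal A_k)>0$. Let $P'=\nu^{\otimes n}(\cdot|\mathcal A_k)$. It is invariant under permutations of coordinates; let $\bar\mu$ be its one-dimensional marginal. The density of $P'$ is bounded, so superadditivity gives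
$$-\log\nu^{\otimes n}(\mathcal A_k)=\mathrm{KL}(P'|\nu^{\otimes n})\ge n\,\mathrm{KL}(\bar\mu|\nu),$$
and $\mathrm{KL}(\bar\mu|\nu)=\mathrm{KL}(\bar\mu|\gamma_s)-\frac12\int\log(1+zu\,\phi'^2)\,d\bar\mu+\log\mathcal N$. Therefore
$$e^{-nu/2}\int_{\mathcal A_k}\prod_i\sqrt{1+zu\,d_i^2}\;d\gamma_s^{\otimes n}=e^{-nu/2}\,\mathcal N^n\,\nu^{\otimes n}(\mathcal A_k)\le e^{n[-\mathrm{KL}(\bar\mu|\gamma_s)+g]},$$
with $g=-\frac u2+\frac12\int\log(1+zu\,\phi'^2)\,d\bar\mu$. Note $g\le\frac12\Lambda(\bar\mu)$ and $g\le\frac12\log(1+z)$.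

**Step 4: replace $s$ by $zq(\bar\mu)$, to recognize $F(\bar\mu)$.** The measure $\bar\mu$ has a bounded density with respect to $\nu$, so it has a finite second moment and is not $\delta_0$. By linearity, $q(\bar\mu)=\mathbb E_{P'}q(\mu_x)\in(Q_{k+1},Q_k]$. Put $s'=zq(\bar\mu)\in[e^{-\delta}s,s]$ and $y=v(\bar\mu)/s'$. Then
$$\mathrm{KL}(\bar\mu|\gamma_s)=\mathrm{KL}(\bar\mu|\gamma_{s'})+\tfrac12\log\tfrac s{s'}-\tfrac y2\big(1-\tfrac{s'}s\big)\ge\mathrm{KL}(\bar\mu|\gamma_{s'})-\tfrac{\delta y}2 .$$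
By (2), $\mathrm{KL}(\bar\mu|\gamma_{s'})\ge\frac12(y-1-\log y)\ge\frac y4-1$; the last inequality holds because $\frac y4+\frac12-\frac12\log y$ has its minimum $1-\frac12\log2>0$ at $y=2$. So $\frac{\delta y}2\le2\delta\,\mathrm{KL}(\bar\mu|\gamma_{s'})+2\delta$, and
$$\begin{aligned}-\mathrm{KL}(\bar\mu|\gamma_s)+g&\le(1-2\delta)\big(-\mathrm{KL}(\bar\mu|\gamma_{s'})+g\big)+2\delta+2\delta g\\&\le(1-2\delta)F(\bar\mu)+2\delta+2\delta g\le C+\delta\big(2+\log(1+z)\big).\end{aligned}$$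
In the last inequality we used $F(\bar\mu)\le C$ and $C\ge0$.

**Step 5: sum over $k$, where the singularity at $0$ is paid for.** There are infinitely many shells, and the bound of Step 4 is the same on each. By Lemma 3 the contribution of $\mathcal A_k$ carries the weight $\sup_{\mathcal A_k}\min(1,|x|^2)\le1$. If $nQ_k<\pi^2/16$, then on $\mathcal A_k$ we have $\phi(x_i)^2\le nq(\mu_x)<\pi^2/16$, so $|x_i|<1$ and $|x_i|\le\frac4\pi|\phi(x_i)|$ by concavity. Hence $|x|^2\le\frac{16}{\pi^2}nQ_k\le2nQ_k$. The condition $nQ_k\ge\pi^2/16$ means $e^{k\delta}\le4n$, so it holds for at most $1+\delta^{-1}\log(4n)$ values of $k$. The weights therefore sum to at most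
$$1+\delta^{-1}\log(4n)+2n\sum_kQ_k,$$
which, $\sum_kQ_k$ being a convergent geometric series, is polynomially bounded in $n$.

**Step 6: conclude.** Collecting the factors of Lemma 3 and Steps 1–5, $I_n$ is finite and
$$\limsup\frac1n\log I_n\le C+\delta\Big(\frac{1+z}2+\frac12+2+\log(1+z)\Big).$$
Let $\delta\to0$. Since $C\ge0$ and $\mathbb E[A_n]=1+I_n$, $\limsup\frac1n\log\mathbb E[A_n]\le C$.

## 8. Lower bound on the rate: sampling $x$ from $\mu^{\otimes n}$

Since $x=0$ is a solution, $\mathbb E[A_n]\ge1$ and $\liminf\frac1n\log\mathbb E[A_n]\ge0$. It remains to show $\liminf\frac1n\log I_n\ge F(\mu)$ whenever $F(\mu)>-\infty$. For $u\in(0,1]$ let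
$$F_u(\mu)=-\mathrm{KL}(\mu|\gamma_{zq(\mu)})-\tfrac u2+\tfrac12\int\log(1+zu\,\phi'^2)\,d\mu .$$
The bracket is continuous in $u$ on $[0,1]$ and its supremum is attained there, so $F(\mu)=\sup_{u\in(0,1]}F_u(\mu)$. It suffices to show $\liminf\frac1n\log I_n\ge F_u(\mu)$ for each $u\in(0,1]$.

**Step 1: truncation, so that Lemma 5 applies.** Let $s=zq(\mu)$ and $\rho=\frac{d\mu}{d\gamma_s}$. As $\mathrm{KL}(\mu|\gamma_s)<\infty$, $\log\rho\in L^1(\mu)$. For large $R$ let $c_R=\mu([-R,R])>0$, $\mu_R=\mu(\cdot\,|\,|x|\le R)$, and $s_R=zq(\mu_R)$, which is positive because $\mu_R$ is absolutely continuous. By dominated convergence, as $R\to\infty$: $c_R\to1$, $s_R\to s$, $v(\mu_R)\to v(\mu)$, $\int\log(1+zu\,\phi'^2)\,d\mu_R\to\int\log(1+zu\,\phi'^2)\,d\mu$, and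
$$\mathrm{KL}(\mu_R|\gamma_{s_R})=\int\log\rho\,d\mu_R-\log c_R+\tfrac12\log\tfrac{s_R}s+\tfrac{v(\mu_R)}2\Big(\tfrac1{s_R}-\tfrac1s\Big)\longrightarrow\mathrm{KL}(\mu|\gamma_s).$$
So $F_u(\mu_R)\to F_u(\mu)$, and it is enough to treat $\mu_R$. Hence we may assume that $\mu$ is supported in $[-R,R]$ and has a Lebesgue density $f$ with $\log f\in L^1(\mu)$.

**Step 2: change of measure.** Let $q_*=q(\mu)>0$ and $E=\{x\in[-R,R]^n:q(\mu_x)\ge q_*/2\}$. Restrict the integral $I_n$ to the $x\in E$ with all $f(x_i)>0$, where $dx=\prod_if(x_i)^{-1}d\mu^{\otimes n}$. By Lemma 5, for any $\theta>0$ and $n$ large,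
$$I_n\ge c\,e^{-\theta n-nu/2}\int\mathbf 1_E\,e^{nT_n(x)}\,d\mu^{\otimes n}(x),$$
$$T_n(x)=-\tfrac12\log(2\pi zq(\mu_x))-\frac{v(\mu_x)}{2zq(\mu_x)}+\tfrac12\int\log(1+zu\,\phi'^2)\,d\mu_x-\int\log f\,d\mu_x .$$

**Step 3: law of large numbers.** Apply it under $\mu^{\otimes n}$ to the $\mu$-integrable functions $\phi^2$, $x^2$, $\log(1+zu\,\phi'^2)$ and $\log f$. It gives $\mathbb P(E)\to1$ and, in probability,
$$T_n\to T=-\tfrac12\log(2\pi zq_*)-\tfrac{v(\mu)}{2zq_*}-\int\log f\,d\mu+\tfrac12\int\log(1+zu\,\phi'^2)\,d\mu=-\mathrm{KL}(\mu|\gamma_{zq_*})+\tfrac12\int\log(1+zu\,\phi'^2)\,d\mu .$$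
So for large $n$ the integral is at least $\frac12e^{n(T-\theta)}$, and $\liminf\frac1n\log I_n\ge T-\frac u2-2\theta=F_u(\mu)-2\theta$. Let $\theta\to0$.

With Section 7, $\lim\frac1n\log\mathbb E[A_n]=C(\sigma)$ for every $\sigma>0$.

## 9. The quadratic bound and positivity above $\sigma=1$

For $\psi$ in (3), $\psi'(m)=\frac{m-1}{m^2}$ and $\psi''(m)=\frac{2-m}{m^3}$. So $\psi\ge0$ with equality only at $1$, $\psi$ is increasing on $[1,\infty)$ and convex on $(0,2]$.

**Items 1 and 2.** Since $\phi'\le1$, the bracket is at most $-u+\log(1+zu)$, so $\Lambda(\mu)\le\psi_+(z)$. As $\mathrm{KL}\ge0$, $F\le\frac12\psi_+(z)$. If $\sigma\le1$ this is $0$, hence $C(\sigma)=0$. If $\sigma>1$,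
$$C(\sigma)\le\tfrac12\psi(\sigma^2)=\log\sigma-\tfrac12(1-\sigma^{-2})\le(\sigma-1)^2 .$$
Both sides of the last inequality vanish at $\sigma=1$, and the derivative of the left side is $\frac{(\sigma-1)(\sigma+1)}{\sigma^3}\le2(\sigma-1)$. This proves the conjecture.

**Item 3.** Let $\sigma>1$. We look for a Gaussian $\mu$ with zero entropy cost. The function $v\mapsto z\,\mathbb E_{\gamma_v}\phi^2/v$ is continuous on $(0,\infty)$. It tends to $z>1$ as $v\to0$, by dominated convergence ($\phi(\sqrt v\,g)^2/v\le g^2$), and to $0$ as $v\to\infty$, since $\phi^2\le\pi^2/4$. So it equals $1$ at some $v>0$. For $\mu=\gamma_v$ we then have $zq(\mu)=v$ and the $\mathrm{KL}$ term vanishes.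

It remains to see $\Lambda(\gamma_v)>0$. Let $H_j$ be the orthonormal Hermite basis of $L^2(\gamma_v)$ and $c_j=\mathbb E[\phi H_j]$. Gaussian integration by parts and $\frac xvH_{j-1}-H_{j-1}'=\sqrt{j/v}\,H_j$ give $\mathbb E[\phi'H_{j-1}]=\sqrt{j/v}\,c_j$. Hence
$$\mathbb E\phi^2=\sum_{j\ge1}c_j^2,\qquad v\,\mathbb E\phi'^2=\sum_{j\ge1}j\,c_j^2,$$
where $c_0=0$ because $\phi$ is odd. As $\phi$ is not affine, some $c_j$ with $j\ge2$ is nonzero, so $v\,\mathbb E\phi'^2>\mathbb E\phi^2$, that is, $z\,\mathbb E_{\gamma_v}\phi'^2>z\,\mathbb E_{\gamma_v}\phi^2/v=1$. The bracket has derivative $-1+z\,\mathbb E_{\gamma_v}\phi'^2>0$ at $u=0$, so $C(\sigma)\ge F(\gamma_v)=\frac12\Lambda(\gamma_v)>0$.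

## 10. Two effective gains, and a Gaussian family giving $\frac2{81}(\sigma^2-1)^3$

Let $a=z-1>0$ be small. To a measure $\mu\neq\delta_0$ with second moment $v$ attach
$$m=z\int\phi'^2d\mu,\qquad m'=\frac{z\,q(\mu)}v .$$
Roughly, $\frac12\psi_+(m)$ is what the determinant can bring, and by (2) with $s=zq(\mu)$, where $\frac vs=\frac1{m'}$,
$$\mathrm{KL}(\mu|\gamma_{zq(\mu)})=\mathrm{KL}(\mu|\gamma_v)+\tfrac12\psi(m') , \tag{7}$$
so $\frac12\psi(m')$ is a cost. The bound of item 2 forgets this cost. For Gaussian $\mu=\gamma_v$ we shall see that $m-m'\approx\frac43v^2$. This is special to the Gaussian. If $\mu$ is the law of $\sqrt v\,y$ with $\mathbb Ey^2=1$ and $\mathbb Ey^6<\infty$ fixed, then the bounds $|\phi'^2-(1-2x^2)|\le Kx^4$ and $|\phi^2-(x^2-\frac23x^4)|\le Kx^6$ give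
$$m-m'=zv\big(-2+\tfrac23\mathbb Ey^4\big)+O(v^2),$$
a first-order gap unless $\mathbb Ey^4=3$. So the upper bound must use the entropy $\mathrm{KL}(\mu|\gamma_v)$ to forbid profitable departures from the Gaussian.

Let $K$ denote absolute constants that may change from line to line, and let $f=1-\phi'^2\in[0,1]$ (the density $f$ of Section 8 does not occur any more).

**Elementary bounds.** As a function of $y=x^2$, $(1+y)^{-2}$ has the Taylor expansion $1-2y+3y^2-\cdots$ and third derivative $-24(1+y)^{-5}$. So for all $x$,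
$$2x^2-3x^4\le f\le2x^2,\qquad|\phi'^2-(1-2x^2+3x^4)|\le4x^6 .$$
Squaring $x-\frac{x^3}3+\frac{x^5}5-\cdots$ gives $\frac19+\frac25=\frac{23}{45}$ at order six, and for $|x|\ge1$ all terms involved are at most a constant times $x^8$, so
$$\big|\phi^2-(x^2-\tfrac23x^4+\tfrac{23}{45}x^6)\big|\le Kx^8 .$$
Since $1-\phi'=\frac{x^2}{1+x^2}\le x^2$, we have $0\le|x|-|\phi|\le\frac{|x|^3}3$, and multiplying by $|x|+|\phi|\le2|x|$ gives $0\le x^2-\phi^2\le\frac23x^4$.

Under $\gamma_v$ with $v\le1$, the moments $3v^2$ and $15v^3$ of $x^4$ and $x^6$ yield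
$$\mathbb E\phi'^2=1-2v+9v^2+O(v^3),\qquad\frac{\mathbb E\phi^2}v=1-2v+\tfrac{23}3v^2+O(v^3). \tag{8}$$
The difference has leading term $(9-\frac{23}3)v^2=\frac43v^2$. Also $\mathbb E_{\gamma_v}f\ge2v-9v^2$ and $\mathbb E_{\gamma_v}f^2\le4\,\mathbb E_{\gamma_v}x^4=12v^2$.

**The lower bound in item 4.** Take $\mu=\gamma_v$ with $v=a/3$. By (8),
$$m-1=\tfrac a3+O(a^2),\qquad m'-1=\tfrac a3+O(a^2),\qquad m-m'=\tfrac43v^2+O(a^3)=\tfrac4{27}a^2+O(a^3).$$
By (7), $\mathrm{KL}(\mu|\gamma_{zq})=\frac12\psi(m')$. To bound $\Lambda(\mu)$ below, note that for $Y\ge0$ Taylor's formula, with second derivative of $\log(1+\cdot)$ at least $-1$ on $[0,\infty)$, gives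
$$\log(1+Y)\ge\log(1+\mathbb EY)+\frac{Y-\mathbb EY}{1+\mathbb EY}-\tfrac12(Y-\mathbb EY)^2 .$$
Take expectations with $Y=zu\,\phi'^2$ and $u=1-\frac1m=O(a)$. Here $\mathbb EY=um$, and $\mathrm{Var}(Y)\le z^2u^2\,\mathbb Ef^2\le12z^2u^2v^2=O(a^4)$. Since $-u+\log(1+um)=\psi(m)$ for this $u$, $\Lambda(\mu)\ge\psi(m)-Ka^4$. By the mean value theorem, with $\psi'=\frac a3+O(a^2)$ between $m'$ and $m$,
$$C(\sigma)\ge F(\mu)\ge\tfrac12\big(\psi(m)-\psi(m')\big)-Ka^4\ge\tfrac12\cdot\tfrac a3\cdot\tfrac4{27}a^2-Ka^4=\tfrac2{81}a^3-Ka^4 .$$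

## 11. The matching upper bound: no measure beats the Gaussians at order $a^3$

Let $a\le\frac1{64}$. By item 3, $C(\sigma)=\sup F$ over the measures with $F(\mu)>0$; fix such a $\mu$. Put $v=v(\mu)$, $\gamma=\gamma_v$, $\kappa=\mathrm{KL}(\mu|\gamma)$, and let $m,m'$ be as above. Then $m\le z\le2$, and $0<m'<z$ because $\phi^2<x^2$ off $0$. Since $F(\mu)>-\infty$, (7) shows $\kappa<\infty$.

**Step 1: linearize, to reach a single integral.** By Jensen, $\Lambda(\mu)\le\sup_{u\ge0}\{-u+\log(1+um)\}=\psi_+(m)$. With (7),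
$$0<F(\mu)\le-\kappa+\tfrac12\big[\psi_+(m)-\psi(m')\big].$$
As $\psi\ge0$, this forces $m>1$. As $\psi$ is increasing on $[1,z]$ and $m'<z$, it forces $m>m'$. By convexity of $\psi$ on $(0,2]$, $\psi(m)-\psi(m')\le\psi'(m)(m-m')\le(m-1)(m-m')$. Using $\int(1-x^2/v)\,d\mu=0$,
$$m-m'=z\int\Big(1-f-\frac{\phi^2}v\Big)d\mu=z\int\tilde p\,d\mu,\qquad\tilde p=-f+\frac{x^2-\phi^2}v .$$
Therefore
$$F(\mu)\le-\kappa+b\int\tilde p\,d\mu,\qquad b=\tfrac z2(m-1)\in(0,a]. \tag{9}$$
Also $\kappa\le\frac12(m-1)(m-m')\le\frac12az\le a$.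

**Step 2: $v\le4a$, so that the expansions (8) apply.** Apply Donsker–Varadhan with $\varphi=-\beta f$, $\beta>0$, and $e^{-t}\le1-t+\frac{t^2}2$ for $t\ge0$:
$$\int f\,d\mu\ge\mathbb E_\gamma f-\frac\kappa\beta-\frac\beta2\,\mathbb E_\gamma f^2 .$$
Optimizing over $\beta$ (letting $\beta\to0$ if $\kappa=0$),
$$\int f\,d\mu\ge\mathbb E_\gamma f-\sqrt{2\kappa\,\mathbb E_\gamma f^2}. \tag{10}$$
Here $\int f\,d\mu=1-\frac mz<1-\frac1z\le a$. Put $E=\mathbb E_\gamma f\ge\mathbb E_\gamma f^2$. With $\kappa\le a$ we get $E-\sqrt{2aE}\le a$, so $\sqrt E\le\frac{\sqrt2+\sqrt6}2\sqrt a$. Since $\big(\frac{\sqrt2+\sqrt6}2\big)^2=2+\sqrt3<4$, $E\le4a<\frac19$. The function $f$ is increasing in $|x|$, so $\mathbb E_{\gamma_v}f$ is increasing in $v$. For $v\le\frac19$ it is at least $2v-9v^2\ge v$. If $v\ge\frac19$, then $E\ge\frac19$, a contradiction. So $v<\frac19$ and $v\le E\le4a$.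

**Step 3: exponential moments of $\tilde p$ under $\gamma$.** Write $y=x/\sqrt v$, standard Gaussian under $\gamma$. From the elementary bounds, $|\tilde p|\le2x^2+\frac2{3v}x^4=v(2y^2+\frac23y^4)$, $\tilde p\le y^2$, and $|\tilde p|\le1+y^2$; in particular $\tilde p\in L^1(\mu)$. Use $e^t\le1+t+\frac{t^2}2e^{t_+}$, where $t_+=\max(t,0)$. For $0<\beta\le\frac1{32}$ the quadratic term is at most $\frac{\beta^2v^2}2\,\mathbb E\big[(2y^2+\frac23y^4)^2e^{y^2/32}\big]\le K\beta^2v^2$. By (8), $\mathbb E_\gamma\tilde p=\mathbb E_\gamma\phi'^2-\mathbb E_\gamma\phi^2/v\le\frac43v^2+Kv^3$. Hence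
$$\log\mathbb E_\gamma e^{\beta\tilde p}\le\beta\,\mathbb E_\gamma\tilde p+K\beta^2v^2\le\beta\big(\tfrac43v^2+Kv^3\big)+K\beta^2v^2 . \tag{11}$$

**Step 4: $\kappa\le Ka^3$, so that $\mu$ is nearly Gaussian.** By (9), $F(\mu)>0$, and Donsker–Varadhan with $\varphi=2b\tilde p$,
$$\kappa<b\int\tilde p\,d\mu\le\tfrac12\big(\kappa+\log\mathbb E_\gamma e^{2b\tilde p}\big).$$
So $\kappa\le\log\mathbb E_\gamma e^{2b\tilde p}\le Ka^3$ by (11), which applies since $2b\le2a\le\frac1{32}$, and by $v\le4a$.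

**Step 5: a sharp bound on $m-1$.** By (10), $\mathbb E_\gamma f\ge2v-9v^2$ and $\mathbb E_\gamma f^2\le12v^2$,
$$m-1=a-z\int f\,d\mu\le a-\int f\,d\mu\le a-2v+9v^2+v\sqrt{24\kappa}\le a-2v+Ka^2 .$$
In the last inequality, $v\le4a$ and $\kappa\le Ka^3$.

**Step 6: optimize over $v$.** By (9), Donsker–Varadhan with $\varphi=b\tilde p$, then (11), $0<m-1\le a$ and $v\le4a$,
$$F(\mu)\le\log\mathbb E_\gamma e^{b\tilde p}\le\tfrac z2(m-1)\cdot\tfrac43v^2+Ka^4\le\tfrac23(m-1)v^2+Ka^4\le\tfrac23v^2(a-2v)+Ka^4 .$$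
The third inequality replaces $z=1+a$ by $1$ at the price $\frac23a\cdot a\cdot v^2\le Ka^4$; the fourth is Step 5. On $v\ge0$ the function $v^2(a-2v)$ is maximal at $v=\frac a3$, the variance used in Section 10, with value $\frac{a^3}{27}$. So $F(\mu)\le\frac2{81}a^3+Ka^4$ for every $\mu$ with $F(\mu)>0$, and
$$C(\sigma)=\tfrac2{81}a^3+O(a^4),\qquad a=\sigma^2-1=2(\sigma-1)+(\sigma-1)^2 .$$
As $a^3=8(\sigma-1)^3+O((\sigma-1)^4)$, this is $C(\sigma)=\frac{16}{81}(\sigma-1)^3+O((\sigma-1)^4)$ as $\sigma\to1^+$, which is item 4 and completes the proof of Theorem 1. $\blacksquare$
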